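# Planar 4-Critical Graphs with Edge Density Tending to $5/2$

## Colorings, critical graphs, wheels, and faces

All graphs are finite and simple. A *coloring* always means a proper coloring with the three colors $1,2,3$, and $W_\ell$ is the wheel whose rim has length $\ell$, so that $W_3=K_4$.

**Definition (critical graph).** A graph $G$ is *$k$-critical* if $G$ is not $(k-1)$-colorable but $G-e$ is $(k-1)$-colorable for every $e\in E(G)$. We use $k=4$ and assume throughout that 4-critical graphs have no isolated vertices.

*Example.* For odd $\ell\ge 3$ the wheel $W_\ell$ is 4-critical. It is not 3-colorable, because the color of the hub would leave two colors for an odd rim. Delete a rim edge: the rim becomes a path, which two colors can handle, and the hub takes the third. Delete the spoke to a rim vertex $r$: give the hub and $r$ color $1$, and color the remaining rim path alternately $2,3$. For even $\ell$ the wheel is 3-colorable.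

**Definition (edge density).** The *edge density* of $G$ is $|E(G)|/|V(G)|$. *Example.* $W_\ell$ has $\ell+1$ vertices and $2\ell$ edges, so its density $2\ell/(\ell+1)$ is below $2$.

**Definition (triangular face, triangle vector).** In a plane graph whose faces are bounded by cycles, $|f|$ is the length of the cycle bounding the face $f$. The face is *triangular* if $|f|=3$. To a triangular face $T$ we attach the vector $1_T\in\mathbb R^V$, the indicator of its three vertices.

*Example.* In $W_4$ with hub $h$ and rim $1,2,3,4$,
$$1_{h12}-1_{h23}+1_{h34}-1_{h41}=0 ,$$
so these vectors are dependent. In $W_5$, drawn with its rim as the outer face, let $c_i$ be the coefficient of $1_{h,i,i+1}$ in a vanishing combination. Looking at rim vertex $i$ gives $c_{i-1}+c_i=0$. Going around an odd cycle forces every $c_i=0$, so the vectors are independent.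

**Definition (Hajós join).** Let $G_1,G_2$ be disjoint graphs with edges $ab\in E(G_1)$ and $cd\in E(G_2)$. Delete $ab$ and $cd$, identify $a$ with $c$, and add the edge $bd$. *Example.* Joining two copies of $K_4$ gives a graph with $4+4-1=7$ vertices and $6+6-1=11$ edges.

From textbooks we use Euler's formula; the fact that in a 2-connected plane graph every face is bounded by a cycle and every edge lies on exactly two faces; the connectedness of the dual graph; and the fact that a graph with all degrees even is an edge-disjoint union of cycles. We also need a few properties of critical graphs.

**Lemma 1.** Let $G$ be 4-critical.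

1. Every subgraph of $G$ that misses at least one edge is 3-colorable.
2. If $e=xy\in E(G)$ and $\varphi$ is a coloring of $G-e$, then $\varphi(x)=\varphi(y)$, and all three colors occur.
3. Every vertex has degree at least $3$.
4. $G$ is 2-connected.
5. If $G$ contains an odd wheel, then $G$ equals that wheel.

**Proof.** (1) Such a subgraph lies in some $G-e$.

(2) If $\varphi(x)\ne\varphi(y)$, then $\varphi$ colors $G$. If only two colors occur, recolor $x$ with the third and again $G$ is colored.

(3) Suppose $\deg v\le 2$. Since $v$ is not isolated, $G-v$ misses an edge, so it has a coloring. It extends to $v$, which has at most two neighbors.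

(4) If $G$ is disconnected or has a cut vertex, then $G=H_1\cup H_2$, where the $H_i$ share at most one vertex and no edge, and each contains an edge. Each $H_i$ misses an edge, so it is 3-colorable by (1). Permute colors so that the two colorings agree at the shared vertex: $G$ is colored, a contradiction.

(5) The wheel is not 3-colorable, so by (1) it contains every edge of $G$; as there are no isolated vertices, it is $G$. $\blacksquare$

## The value $7/3$ for the maximum edge density

Let $m(n)$ be the maximum number of edges of a 4-critical planar graph on $n$ vertices, for those $n$ for which one exists. How large can $m(n)/n$ be for large $n$?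

It is known that there are 4-critical planar graphs with $n$ vertices and $\frac{7n-13}{3}$ edges for infinitely many $n$. This improves a bound for the maximum edge density obtained by Abbott and Zhou. The problem comes from "Constructing a Family of 4-Critical Planar Graphs with High Edge-Density" (https://tomesphere.com/paper/1509.00760), with the conjecture that this is the largest edge density for a 4-critical planar graph. We read the conjecture as a statement about the limiting density:
$$\limsup_{n\to\infty}\frac{m(n)}{n}=\frac73 .$$
By the known family the left side is at least $7/3$. So the conjecture is equivalent to this: for every $\varepsilon>0$, every 4-critical planar graph on $n$ vertices, $n$ sufficiently large, has at most $(\frac73+\varepsilon)n$ edges. The task is to prove or disprove it.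

The conjecture is false, and the correct constant is $5/2$.

**Theorem 1.** For all integers $K,m\ge 1$ there is a planar 4-critical graph $G_{K,m}$ with
$$|V|=2Km+K+m+3,\qquad |E|=5Km+K+6 .$$

**Theorem 2.** Every planar 4-critical graph $G\neq K_4$ on $n$ vertices has $|E(G)|\le\frac52n-5$, with equality for $W_5$ ($n=6$, $10$ edges).

**Theorem 3.** For every $n\ge 15$,
$$\tfrac52n-6\sqrt n-11\ \le\ m(n)\ \le\ \tfrac52n-5 .$$
Hence $\lim_{n\to\infty}m(n)/n=\frac52$.

Theorem 1 alone disproves the conjecture. With $K=m$ the density is
$$\frac{5K^2+K+6}{2K^2+2K+3}\longrightarrow\frac52>\frac73 ,$$
so $\limsup m(n)/n\ge\frac52$. A concrete instance is $K=14$, $m=9$: here $n=252+14+9+3=278$ and $|E|=630+14+6=650$, while $\frac73\cdot278<649$.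

The convention on isolated vertices is harmless. If they were allowed, they would only increase $n$, so the bound of Theorem 2 would persist. Even $K_4$ with an isolated vertex added has $6\le\frac52\cdot5-5$.

## Orders four to seven, and what Hajós joins can do

**Four vertices.** Only $K_4$ fails to be 3-colorable, so $m(4)=6$.

**Five vertices.** There is no 4-critical graph. If the complement of $G$ has two disjoint edges or a triangle, then $G$ is 3-colorable, since the color classes can be taken of sizes $2,2,1$ or $3,1,1$. Otherwise the edges of the complement all share a vertex (or there are none). Deleting that vertex leaves a $K_4$, and Lemma 1(5) would give $G=K_4$, which has only four vertices.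

**Six vertices.** $W_5$ has $10$ edges, exactly the bound in Theorem 2.

**Seven vertices.** Take a 4-cycle's worth of corners $a,c$ (top) and $b,d$ (bottom), with edges $ab$, $cd$, and a center $x$ joined to all four. Add the edge $ac$, a vertex $p$ joined to $a,c$, a vertex $q$ joined to $b,d$, and the edge $pq$. This has $7$ vertices and $12$ edges, and will be $G_{1,1}$. Why is it not 3-colorable? Say $x=3$. Then $\{a,b\}$ and $\{c,d\}$ both receive the colors $\{1,2\}$. Since $a\ne c$, say $a=1$ and $c=2$; then $b=2$, $d=1$. Both $p$ and $q$ must be $3$, contradicting $pq$. The information "$a\neq c$" traveled from the top to the bottom through $x$. This will be our mechanism.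

To get large examples, a sensible first try is to glue small ones.

**Lemma 2.** A Hajós join of two planar 4-critical graphs is planar and 4-critical. It has $n_1+n_2-1$ vertices and $E_1+E_2-1$ edges, where $n_i,E_i$ count the vertices and edges of $G_i$.

**Proof.** The counts are clear. For planarity, draw $G_1$ and $G_2$ with $ab$ and $cd$ on the outer faces; after deletion and identification, $bd$ can be drawn outside.

A coloring of the join would restrict to colorings of $G_1-ab$ and $G_2-cd$. By Lemma 1(2), $\varphi(a)=\varphi(b)$ and $\varphi(c)=\varphi(d)$. As $a=c$, this gives $\varphi(b)=\varphi(d)$, contradicting $bd$.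

For criticality, first delete $bd$: combine colorings of $G_1-ab$ and $G_2-cd$, permuted to agree at $a=c$. Next delete $e\in E(G_1)\setminus\{ab\}$: take a coloring of $G_1-e$, in which $\varphi(a)\neq\varphi(b)$ because $ab$ is present. Take a coloring of $G_2-cd$, permuted so that $\varphi(d)=\varphi(c)=\varphi(a)$. Then $\varphi(d)\ne\varphi(b)$, so $bd$ is fine. The case $e\in E(G_2)\setminus\{cd\}$ is symmetric. No isolated vertex arises, since by Lemma 1(3) each vertex keeps an edge. $\blacksquare$

Each join with a fixed graph $H$ having $n_H$ vertices and $E_H$ edges adds $n_H-1$ vertices and $E_H-1$ edges. So repeated joining has limiting density $\frac{E_H-1}{n_H-1}$: this is $\frac53$ for $K_4$, $\frac95$ for $W_5$, and $\frac{2\ell-1}{\ell}<2$ for $W_\ell$. Here the approach stops. To exceed $\frac73$ in this way one needs $3E_H>7n_H-4$, so the block $H$ must already be dense. Joins will be useful only at the end, for adjusting $n$.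

## Euler's formula and the number of triangular faces

What must a dense example look like? Let $G$ be a 2-connected plane graph with $n$ vertices, $E$ edges and $F$ faces, $t$ of them triangular, and put $s=\sum(|f|-4)\ge0$, summed over the non-triangular faces. Counting edges face by face, $2E=3t+4(F-t)+s=4F-t+s$. Substituting $F=E-n+2$ gives
$$2E=4n-8+t-s. \tag{1}$$

So the whole question is how large $t-s$ can be, and $E\le\frac52n-5$ says exactly that $t-s\le n-2$. Purely local counting does not help: each edge lies in at most two triangular faces, so $3t\le 2E$, and (1) then returns only the usual $E\le 3n-6$. Criticality has to enter.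

On the constructive side, (1) tells us what to aim for: about $n$ triangles, almost all other faces quadrilaterals.

## Columns with centers: a strip that transmits one inequality

We extend the center $x$ of the seven-vertex example to a grid. Take vertices $v_j^k$ for $0\le j\le m$, $0\le k\le K$, and $x_j^k$ for $1\le j\le m$, $1\le k\le K$. *Column* $j$ is $v_j^0,\dots,v_j^K$, and $k$ is the *height* (height $0$ will be drawn on top). The edges are

* (a) $v_j^{k-1}v_j^k$ for $0\le j\le m$, $1\le k\le K$;
* (b) $x_j^k$ joined to $v_{j-1}^{k-1},v_{j-1}^k,v_j^{k-1},v_j^k$ for $1\le j\le m$, $1\le k\le K$.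

Call this graph the *strip*. It has $(K+1)(m+1)+Km$ vertices and $K(m+1)+4Km$ edges: to leading order $2Km$ and $5Km$, the desired ratio. Each $x_j^k$ lies on two triangular faces, and $x_j^k\,v_{j-1}^k\,x_j^{k+1}\,v_j^k$ bounds a quadrilateral.

**Lemma 3.** In every coloring $\varphi$ of the strip, the set $S_k=\{\varphi(v_j^{k-1}),\varphi(v_j^k)\}$ is a 2-set independent of $j$, for each $1\le k\le K$. If two columns have different colors at one height, they have different colors at every height, and the unordered pair of their colors is the same at all heights.

**Proof.** The vertex $x_j^k$ is adjacent to both ends of $v_{j-1}^{k-1}v_{j-1}^k$ and of $v_j^{k-1}v_j^k$. Hence both pairs of colors equal the complement of $\{\varphi(x_j^k)\}$, and $S_k$ is the same for columns $j-1$ and $j$, so for all columns.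

Let two columns have colors $\alpha_k,\beta_k$ at height $k$. Suppose $\alpha_{k-1}\ne\beta_{k-1}$. Both lie in $S_k$, so $S_k=\{\alpha_{k-1},\beta_{k-1}\}$. From $\{\alpha_{k-1},\alpha_k\}=\{\beta_{k-1},\beta_k\}=S_k$ we read off $\alpha_k=\beta_{k-1}$, $\beta_k=\alpha_{k-1}$. The columns swap colors, and the pair is kept. The same argument with $k-1$ and $k$ exchanged goes from height $k$ to height $k-1$. $\blacksquare$

It is tempting to add the horizontal edges $v_{j-1}^kv_j^k$ as well, cutting quadrilaterals into triangles. Lemma 3 shows where this breaks. Suppose $G$ contains the strip and two horizontal edges $e,e'$ between the same two columns, at different heights. In any coloring of $G-e$ the edge $e'$ makes the columns differ at one height, so they differ at every height, including that of $e$. Every coloring of $G-e$ is thus a coloring of $G$, and $G$ is not 4-critical. The rigidity that makes the strip useful makes extra edges redundant. So we use a single edge of this kind, between columns $0$ and $m$ at the top, and read off its effect at the bottom.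

## The graphs $G_{K,m}$

**Definition ($G_{K,m}$).** Add to the strip two vertices $p,q$ and

* (c) the six edges $v_0^0v_m^0$, $\;pv_0^0$, $\;pv_m^0$, $\;qv_0^K$, $\;qv_m^K$, $\;pq$.

*Example.* $G_{1,1}$ is the seven-vertex graph above, with $a=v_0^0$, $b=v_0^1$, $c=v_1^0$, $d=v_1^1$.

**Step 1: counting.** We get $|V|=(K+1)(m+1)+Km+2=2Km+K+m+3$ and $|E|=K(m+1)+4Km+6=5Km+K+6$.

**Step 2: planarity.** We give a drawing. Put $v_j^k$ at $(2j,-2k)$ and $x_j^k$ at $(2j-1,-2k+1)$, the center of the square formed by its four neighbors. Draw (a) and (b) as straight segments: there are no crossings, and everything lies in a rectangle whose corners are $v_0^0,v_m^0,v_0^K,v_m^K$. Draw $v_0^0v_m^0$ as an arc above the rectangle, put $p$ above this arc and join it to $v_0^0,v_m^0$. Put $q$ below the rectangle and join it to $v_0^K,v_m^K$. Draw $pq$ around the left side.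

**Step 3: $G_{K,m}$ is not 3-colorable.** The edge on top should force a conflict at $pq$. Let $\varphi$ be a coloring. Because of $v_0^0v_m^0$, columns $0$ and $m$ differ at height $0$. By Lemma 3 the pairs $\{\varphi(v_0^0),\varphi(v_m^0)\}$ and $\{\varphi(v_0^K),\varphi(v_m^K)\}$ are the same 2-set. Both $p$ and $q$ must get the third color, contradicting $pq$.

## Every edge of $G_{K,m}$ is critical

We now color $G_{K,m}-e$ for each edge $e$. We want columns $0$ and $m$ to differ at the top with color $2$ missing and to differ, say, at the bottom with color $1$ missing; then $p=2$, $q=1$ works. A column must therefore change its pair of colors from $\{1,3\}$ to $\{2,3\}$ somewhere. It can do so only at a height where it has the common color $3$, which suggests the following columns.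

**Step 4: the switching columns $C_s$.** For $0\le s\le K$ let $C_s:\{0,\dots,K\}\to\{1,2,3\}$ be given by
$$C_s(k)=3\ \text{ if } k\equiv s\!\!\pmod 2;\qquad \text{for } k\not\equiv s:\quad C_s(k)=1\text{ if }k<s,\quad C_s(k)=2\text{ if }k>s .$$
For $K=3$, reading heights $0,1,2,3$,
$$C_0=(3,2,3,2),\quad C_1=(1,3,2,3),\quad C_2=(3,1,3,2),\quad C_3=(1,3,1,3).$$
Of two consecutive heights $k-1,k$ exactly one is $\equiv s$ and has color $3$. If $k\le s$, the other is less than $s$ and has color $1$; if $k>s$, the other is greater than $s$ and has color $2$. So
$$\{C_s(k-1),C_s(k)\}=\{1,3\}\text{ if }k\le s,\qquad \{2,3\}\text{ if }k>s. \tag{2}$$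
For $1\le r\le K$ this has three consequences.

* (i) $C_{r-1}$ and $C_r$ have the same pair $\{C(k-1),C(k)\}$ for every $k\ne r$: $\{1,3\}$ if $k<r$ and $\{2,3\}$ if $k>r$. This is (2).
* (ii) $C_{r-1}(r-1)=3$, $C_{r-1}(r)=2$, and $C_r(r-1)=1$, $C_r(r)=3$. This is the definition.
* (iii) $\{C_{r-1}(0),C_r(0)\}=\{1,3\}$ and $\{C_{r-1}(K),C_r(K)\}=\{2,3\}$. Indeed one of $r-1,r$ is even and gives $3$ at height $0$; the other is odd, hence positive, and gives $1$. One of them is $\equiv K$ and gives $3$ at height $K$; the other is $\not\equiv K$ and at most $K$, hence less than $K$, and gives $2$.

**Step 5: edges at $x_j^r$.** We place two neighboring switch heights on the two sides of $x_j^r$. Let $\{A,B\}=\{r-1,r\}$. Color columns $0,\dots,j-1$ by $C_A$ and columns $j,\dots,m$ by $C_B$. Both kinds occur, column $0$ having $C_A$ and column $m$ having $C_B$.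

A vertex $x_i^k$ with $i\neq j$ lies between equal columns, so it sees two colors. If $i=j$ and $k\ne r$, it sees two colors by (i). All of these can be colored. By (iii) the top corners have colors $\{1,3\}$ and the bottom corners $\{2,3\}$, so $v_0^0v_m^0$ is properly colored, and $p=2$, $q=1$ are admissible, with $pq$ fine.

By (ii), $x_j^r$ sees $3,2$ in the $C_{r-1}$-column at heights $r-1,r$, and $1,3$ in the $C_r$-column at heights $r-1,r$. If the edge to the neighbor of color $2$ is deleted, put $x_j^r=2$. If the edge to the neighbor of color $1$ is deleted, put $x_j^r=1$. With $A=r-1$, the neighbor colored $2$ is $v_{j-1}^r$ and the one colored $1$ is $v_j^{r-1}$. With $A=r$, they are $v_j^r$ and $v_{j-1}^{r-1}$. All four edges at $x_j^r$ are done.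

**Step 6: edges $v_j^{r-1}v_j^r$.** We splice the two switching columns in a single column. Let $M(k)=C_{r-1}(k)$ for $k\le r-1$ and $M(k)=C_r(k)$ for $k\ge r$. Then $M(r-1)=M(r)=3$ by (ii), and every other consecutive pair of $M$ is the common pair of (i). Color column $j$ by $M$. If $j<m$, color columns $i<j$ by $C_{r-1}$ and columns $i>j$ by $C_r$. If $j=m$, color all columns $i<m$ by $C_r$.

For $k\neq r$ all columns have the same pair at heights $k-1,k$, so each $x_i^k$ sees two colors. In row $r$, a vertex $x_i^r$ next to column $j$ sees $\{3\}\cup\{2,3\}$ or $\{3\}\cup\{1,3\}$, which is two colors. Any other $x_i^r$ lies between equal columns. So every center can be colored.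

For the top, note $M(0)=C_{r-1}(0)$ because $0\le r-1$. If $j<m$, then $v_0^0$ has color $C_{r-1}(0)$ (also when $j=0$) and $v_m^0$ has $C_r(0)$. If $j=m$, then $v_0^0$ has $C_r(0)$ and $v_m^0$ has $C_{r-1}(0)$. Either way the colors are $\{1,3\}$, so $v_0^0v_m^0$ is fine and $p=2$ is admissible. At the bottom $M(K)=C_r(K)$, so $v_0^K,v_m^K$ have colors in $\{2,3\}$ by (iii), and $q=1$ is admissible. The only violated edge is $v_j^{r-1}v_j^r$.

**Step 7: the edge $v_0^0v_m^0$.** Now the corner columns may agree. Color all columns by $C_0$, which uses only $2,3$, and all centers by $1$. Since $C_0(0)=3$ and $C_0(K)\in\{2,3\}$, put $p=2$, $q=1$.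

**Step 8: the edges at $p$ and $q$.** Here the forced conflict itself is used. Color column $0$ by $1,3,1,3,\dots$, all other columns by $3,1,3,1,\dots$, and all centers by $2$. Then $v_0^0=1$, $v_m^0=3$, and $v_0^K,v_m^K$ have the colors $\{1,3\}$.

* Deleting $pq$: put $p=q=2$.
* Deleting $pv_0^0$: put $p=1$, $q=2$. Deleting $pv_m^0$: put $p=3$, $q=2$.
* Deleting $qv_0^K$ or $qv_m^K$: give $q$ the color of $v_0^K$ or $v_m^K$ respectively. It lies in $\{1,3\}$ and differs from the color of the other bottom corner. Put $p=2$.

Steps 5 to 8 cover all edges of types (a), (b), (c). With Step 3, $G_{K,m}$ is 4-critical, and Theorem 1 is proved. $\blacksquare$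

## Triangle vectors and colorings of $G-e$

For Theorem 2 we must bound $t-s$ in (1). The method adapts the linear-algebra argument known for bounding the number of triangles in 4-critical graphs. A triangle in a colored graph is rainbow, so its vector is orthogonal to the difference of two color classes. The graph $G$ has no coloring, but every $G-e$ has one.

Let $G\ne K_4$ be a plane 4-critical graph, with $n,E,F,t,s$ as in (1). It is 2-connected by Lemma 1(4), so its faces are bounded by cycles and every edge lies on two faces. Distinct triangular faces have distinct vertex sets: a 3-cycle divides the sphere into two regions, and if both were faces, $G$ would be a triangle.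

**Step 9: vertices with only triangular faces.** These produce wheels. Suppose all faces at $v$ are triangular, and let $w_1,\dots,w_d$ be the neighbors of $v$ in cyclic order, $d=\deg v\ge3$. The face between $vw_i$ and $vw_{i+1}$ is a triangle, so $w_iw_{i+1}\in E(G)$, and $w_1\cdots w_d$ is a cycle $L_v$, the *link* of $v$. If $d$ is odd, $G$ contains an odd wheel and equals it by Lemma 1(5).

**Step 10: an even plane triangulation is 3-colorable.** This is Heawood's classical theorem, needed to show that $G$ has a non-triangular face. Let all faces be triangles and all degrees even. Decompose the edge set into edge-disjoint cycles, and call a face black if an odd number of them enclose it, white otherwise. Crossing an edge changes sides of exactly one of the cycles, so each edge has a black face on one side and a white face on the other. Orient each edge with its black face on the left. Give a step along the orientation the value $+1$ and a step against it $-1$, modulo $3$.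

Going counterclockwise around a bounded black face gives $+3\equiv0$, and around a bounded white face $-3\equiv 0$. For any cycle $C$, adding the counterclockwise sums of all faces inside $C$ cancels every edge inside $C$, so the sum around $C$ is $0$ modulo $3$. Hence the sum along any closed walk is $0$ modulo $3$. Fix a vertex $v_0$ and let $f(v)\in\mathbb Z/3$ be the sum along any walk from $v_0$ to $v$. This is well defined, and $f$ changes by $\pm1$ along every edge, so it is a proper 3-coloring.

**Step 11: $G$ is not a triangulation.** Suppose all faces are triangles. If some degree is odd, Step 9 makes $G$ an odd wheel $W_\ell$, and a triangulation has $3n-6$ edges, so $2\ell=3(\ell+1)-6$ and $\ell=3$. But $G\ne K_4$. If all degrees are even, Step 10 colors $G$. Both are impossible.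

**Step 12: pairing triangles with colorings.** We compute the inner products used below. Let $e=xy$, and let $\varphi$ be a coloring of $G-e$. By Lemma 1(2), $\varphi(x)=\varphi(y)$; name this color $1$. Let $u_1,u_2,u_3\in\mathbb R^V$ be the indicators of the color classes. All classes are non-empty, so $u_1-u_2$ and $u_1-u_3$ are linearly independent. For a triangular face $T$:

* If $e\not\subset T$, then $T$ is rainbow, so $\langle 1_T,u_1-u_2\rangle=\langle 1_T,u_1-u_3\rangle=0$.
* If $T=xyz$ with $\varphi(z)=2$, then $\langle 1_T,u_1-u_2\rangle=2-1=1$ and $\langle 1_T,u_1-u_3\rangle=2-0=2$.
* If $T=xyz$ with $\varphi(z)=3$, the two values are $2$ and $1$.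

There is no other case, since $z$ is adjacent to $x$.

**Step 13: the vectors $1_T$ are linearly independent.** Let $\sum_T c_T1_T=0$. We compare coefficients across each edge $e$.

* If $e$ lies in exactly one triangular face $T$, pairing with $u_1-u_2$ leaves a non-zero multiple of $c_T$. So $c_T=0$.
* If $e$ lies in two triangular faces $T,T'$ with third vertices $z,z'$ of the same color, pairing with $u_1-u_2$ gives $c_T+c_{T'}=0$ up to a non-zero factor.
* If $z,z'$ have different colors, then after possibly exchanging $T$ and $T'$ the pairings give $c_T+2c_{T'}=0$ and $2c_T+c_{T'}=0$, so $c_T=c_{T'}=0$.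

In the last two cases $|c_T|=|c_{T'}|$. So if some $c_T\ne0$, every face sharing an edge with $T$ is triangular with a non-zero coefficient. By connectedness of the dual graph all faces are triangular, contradicting Step 11.

**Step 14: bounds on $t$.** For any edge $e$, the vectors $1_T$ with $e\not\subset T$ are independent and orthogonal to the two independent vectors of Step 12. So at most $n-2$ triangular faces avoid $e$. An edge of a non-triangular face lies in at most one triangular face, hence
$$t\le n-1,\qquad\text{and } t\le n-2\text{ if some edge lies in no triangular face.} \tag{3}$$

**Step 15: Euler.** If $t\le n-2$, then (1) gives $2E\le5n-10$. If $t=n-1$ and $s\ge1$, it gives $2E\le 4n-8+(n-1)-1=5n-10$. These are the bound of Theorem 2.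

For the limit this would be enough, as (1) and (3) give $2E\le5n-9$ always. The sharp bound still requires excluding an excess of half an edge, and the argument so far stops exactly at $t=n-1$, $s=0$.

## The case of $n-1$ triangles and all other faces quadrilaterals

Assume $t=n-1$ and $s=0$. By (3) every edge lies in a triangular face, and by $s=0$ every non-triangular face has length $4$. The new leverage is that the $n-1$ independent vectors $1_T$ leave an orthogonal complement of dimension exactly $1$.

**Step 16: one set $I$ for all boundary edges.** Let $e=xy$ lie in exactly one triangular face $T=xyz$. Such edges exist: by Step 11 there is a non-triangular face, and its edges lie in at most one triangular face, hence in exactly one. Take $\varphi$ as in Step 12, with colors named so that $\varphi(z)=2$. Set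
$$w=2(u_1-u_2)-(u_1-u_3)=u_1-2u_2+u_3=\mathbf 1-3u_2 .$$
For every other triangular face $T'$ we have $e\not\subset T'$, so $w\perp1_{T'}$. Also $\langle1_T,w\rangle=2\cdot1-2=0$. So $w$ spans the orthogonal complement of all the triangle vectors. Its set of values is exactly $\{1,-2\}$, and a multiple $cw$ has this set of values only for $c=1$. Hence $w$ is determined by the line, so it is the same for every such $e$. Therefore $I=\{v:w(v)=-2\}$, the color class of the opposite vertex $z$, is one and the same set for every edge lying in exactly one triangular face. It follows that:

* $I$ is independent in $G$, being a color class of $G-e$ that does not contain the ends of $e$.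
* Every triangular face meets $I$ in exactly one vertex, since $0=\langle1_{T'},w\rangle=3-3|T'\cap I|$.
* Every edge in exactly one triangular face has both ends outside $I$, since its ends have color $1$ in the corresponding coloring.

Every edge lies in one or two triangular faces. So by the third item all edges at a vertex $v\in I$ lie in two, and all faces at $v$ are triangles.

**Step 17: odd degree in $I$.** If some $v\in I$ has odd degree, Step 9 makes $G$ an odd wheel other than $K_4$, so $n\ge6$ and $2E=4(n-1)=4n-4\le5n-10$. The bound holds.

**Step 18: even degrees in $I$.** Now suppose every $v\in I$ has even degree. We show that $G-I$ is bipartite.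

For $v\in I$ let the *open star* of $v$ be the union of $v$, the open edges at $v$, and the triangular faces at $v$. It is open, connected and disjoint from $L_v$, and its boundary lies in $L_v$. So it is one of the two discs into which $L_v$ divides the sphere. As $I$ is independent, $L_v\subset G-I$. Each triangular face contains exactly one vertex of $I$, so the stars are disjoint and contain all triangular faces. No 4-face has a vertex in $I$. Hence the faces of $G-I$ are the stars, bounded by links of even length $\deg v$, and the 4-faces of $G$.

Each edge $xy$ of $G-I$ has two different faces of $G-I$ on its sides: two triangular faces in the same star would both have vertex set $\{x,y,v\}$, and distinct triangular faces have distinct vertex sets. Let $C$ be a cycle in $G-I$. Adding the lengths of the faces on one side of $C$ counts each edge of $C$ once and each edge strictly on that side twice. The sum is even, so $|C|$ is even.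

Thus $G-I$ is bipartite. Color it with two colors and the independent set $I$ with the third: $G$ is 3-colorable, a contradiction. So this case does not occur.

In all cases $E\le\frac52n-5$, and $W_5$ has $10=\frac52\cdot6-5$ edges. Theorem 2 is proved. $\blacksquare$

For seven vertices Theorem 2 gives $E\le12.5$, and $G_{1,1}$ has $12$ edges, so $m(7)=12$.

## Filling in every order by Hajós joins

The upper bound in Theorem 3 is Theorem 2. The graphs $G_{K,K}$ exist only for some orders, and the joins of Lemma 2 fill the gaps: a join with $K_4$ adds $3$ vertices and $5$ edges, and a join with $W_5$ adds $5$ vertices and $9$ edges.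

**Step 19: reaching $n$ exactly.** Let $n\ge15$ and $n_K=|V(G_{K,K})|=2K^2+2K+3$, so $n_1=7$. Choose $K\ge1$ maximal with $n_K+8\le n$; this is possible since $n_1+8=15$. Put $N=n-n_K\ge8$. By maximality $n\le n_{K+1}+7$, so
$$8\le N\le n_{K+1}-n_K+7=(4K+4)+7=4K+11 .$$
Every integer $N\ge8$ is $3a+5b$ with integers $a,b\ge0$: $8=3+5$, $9=3\cdot3$, $10=2\cdot5$, and then one adds multiples of $3$. Starting from $G_{K,K}$, perform $a$ joins with $K_4$ and $b$ joins with $W_5$. By Lemma 2 the result is planar and 4-critical, on exactly $n$ vertices.

**Step 20: counting its edges.** Since $5a=\frac53\cdot3a$ and $9b=\frac95\cdot5b\ge\frac53\cdot5b$,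
$$E=5K^2+K+6+5a+9b\ \ge\ 5K^2+K+6+\tfrac53N .$$
On the other hand $\frac52n=5K^2+5K+\frac{15}2+\frac52N$. Subtracting,
$$\tfrac52n-E\le4K+\tfrac32+\tfrac56N\le4K+\tfrac32+\tfrac56(4K+11)=\tfrac{22}3K+\tfrac{32}3<8K+11 .$$
Finally $n>2K^2$ gives $K<\sqrt{n/2}$, and $8/\sqrt2<6$, so $8K+11<6\sqrt n+11$. Hence $m(n)\ge E\ge\frac52n-6\sqrt n-11$.

Together with Theorem 2, which gives $m(n)\le\frac52n-5$ for $n\ge15$, this proves Theorem 3. Dividing by $n$ gives $m(n)/n\to\frac52$; in fact $m(n)=\frac52n-O(\sqrt n)$. $\blacksquare$
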